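# Groups of cubefree order: $gnu(n)<n$ fails, and $gnu(n)<n^2$ is the right inequality

## Semidirect products indexed by planes in a torus

We begin with a family of groups. Write $C_m$ for the cyclic group of order $m$. Fix a squarefree integer $m>1$ and distinct primes $p_1,\dots,p_r$ with $r\ge 2$ and $p_i\equiv 1 \pmod m$. Every $p_i$ exceeds $m$, so no $p_i$ divides $m$. Put
$$N=\prod_{i=1}^r C_{p_i}^2,\qquad Q=C_m^2 .$$
Since $C_{p_i}^2$ is a plane over $\mathbb F_{p_i}$, we have $\mathrm{Aut}(N)=\prod_i GL_2(p_i)$. Inside it sits the group $\Delta\cong\prod_i C_{p_i-1}^2$ of tuples of diagonal matrices. As $m\mid p_i-1$ for all $i$, the subgroup $\Delta[m]$ of elements killed by $m$ is isomorphic to $C_m^{2r}$.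

For each subgroup $D\le \Delta[m]$ with $D\cong C_m^2$, fix an isomorphism $\varphi_D:Q\to D$ and form
$$G_D=N\rtimes_{\varphi_D}Q,\qquad |G_D|=m^2\prod_i p_i^2 .$$
(Another choice of $\varphi_D$ differs by an automorphism of $Q$ and gives an isomorphic group.) The order $n=|G_D|$ is cubefree, meaning that no $p^3$ with $p$ prime divides it.

What is this family for? Let $gnu(n)$ be the number of groups of order $n$ up to isomorphism. It is known that $gnu(n)\le\phi(n)<n$ for squarefree $n>1$, where $\phi$ is Euler's totient function. The question is whether $gnu(n)<n$ for every cubefree $n>1$. The answer is no: there are so many subgroups $D$, and so few coincidences among the $G_D$, that the $G_D$ alone can outnumber $n$. Here is the precise count.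

**Lemma 1.** With the notation above, $gnu(n)>m^{4r-4}/2^r$.

The proof uses two elementary facts.

**Planes over $\mathbb F_q$.** The number $\binom d2_q$ of $2$-dimensional subspaces of $\mathbb F_q^d$ is the number of ordered independent pairs divided by the number of ordered bases of one plane:
$$\binom d2_q=\frac{(q^d-1)(q^d-q)}{(q^2-1)(q^2-q)}=\frac{(q^d-1)(q^{d-1}-1)}{(q^2-1)(q-1)} .$$
For example $\binom 32_2=\frac{7\cdot 3}{3\cdot1}=7$, the number of lines of the Fano plane.

**Normal Hall subgroups.** A Hall subgroup of a finite group $G$ is a subgroup whose order is coprime to its index. A normal Hall subgroup $N$ consists of all elements of $G$ whose order divides $|N|$, because such an element has trivial image in $G/N$, whose order is coprime to $|N|$. Hence $N$ is the only subgroup of its order, and an isomorphism $G\to G'$ carries it to the normal Hall subgroup of the same order in $G'$. In $S_3$, for instance, the subgroup $C_3$ is normal Hall, while a $C_2$ is Hall but not normal.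

**Proof of Lemma 1, the number of $D$.** A subgroup of $\Delta[m]\cong C_m^{2r}$ is the product of its Sylow subgroups, and it is isomorphic to $C_m^2$ exactly when for each prime $q\mid m$ its Sylow $q$-subgroup is a plane in $\mathbb F_q^{2r}$. For $r\ge2$,
$$\binom{2r}2_q=\frac{q^{2r}-1}{q^2-1}\cdot\frac{q^{2r-1}-1}{q-1}>q^{2r-2}\cdot q^{2r-2},$$
since the two fractions are $q^{2r-2}+q^{2r-4}+\dots+1$ and $q^{2r-2}+q^{2r-3}+\dots+1$. Multiplying over $q\mid m$ gives more than $m^{4r-4}$ groups $D$.

**Proof of Lemma 1, coincidences.** We show that at most $2^r$ of the $G_D$ are isomorphic to a given one. Let $f:G_D\to G_{D'}$ be an isomorphism. As $N$ is a normal Hall subgroup of the same order in both groups, $f$ restricts to some $\alpha=(\alpha_i)\in\mathrm{Aut}(N)$. If $g\in G_D$ acts on $N$ by conjugation as $c_g$, then $f(g)$ acts as $\alpha c_g\alpha^{-1}$. The image of the conjugation map $G_D\to\mathrm{Aut}(N)$ is $D$, because $N$ is abelian and acts trivially, and $Q$ maps onto $D$. Likewise for $D'$. So $\alpha D\alpha^{-1}=D'$.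

Let $D_i$ be the projection of $D$ to $GL_2(p_i)$. If $D_i$ consists of scalars, conjugation by $\alpha_i$ is trivial on $D_i$. Otherwise pick $d\in D_i$ diagonal and not scalar. Its eigenlines are the two coordinate lines. The matrix $\alpha_i d\alpha_i^{-1}$ lies in $D_i'$, so it is diagonal, and it is not scalar, so its eigenlines are again the two coordinate lines. Since $\alpha_i$ maps the eigenlines of $d$ to those of $\alpha_id\alpha_i^{-1}$, it permutes the two coordinate lines. Therefore conjugation by $\alpha_i$ acts on diagonal matrices as the identity or as the swap of the two entries. In all cases $D'$ is the image of $D$ under one of the $2^r$ automorphisms of $\Delta$ that swap the entries at some set of indices $i$. Each isomorphism class contains at most $2^r$ of the groups $G_D$, and the lemma follows. $\blacksquare$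

## Small orders, and why one acting generator is never enough

Nothing in small cases suggests a counterexample. A group of order $p$ is cyclic, so $gnu(p)=1$. Groups of order $p^2$ are abelian, so $gnu(p^2)=2<p^2$. For primes $q<p$, Sylow's theorem makes a group of order $pq$ a semidirect product $C_p\rtimes C_q$, and $gnu(pq)$ is $2$ or $1$ according to whether $q\mid p-1$ or not. For $n=12$ there are five groups; we shall list them below as an illustration of the method for the upper bound.

To make many groups, a natural first attempt is $N\rtimes Q$ with $Q=C_m$ cyclic, $N=\prod C_{p_i}^2$ of coprime order, and $Q$ acting through diagonal matrices. This cannot reach $n$. The action is determined by the image of one generator, so there are at most $|\Delta|=\prod(p_i-1)^2<|N|<n$ actions, hence fewer than $n$ groups. The obstruction is exactly that one generator makes only one choice in $\Delta$. If $Q$ needs two generators, there are two choices to make, and the ceiling rises to $|\Delta|^2<|N|^2$. A cubefree order permits this, because a Sylow subgroup of $Q$ may be $C_q^2$; a squarefree order does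 not.

Two generators must still pay for the order of $Q$. In Lemma 1, $n=m^2\prod p_i^2>m^{2+2r}$, to be compared with $m^{4r-4}/2^r$. For $r=2$ the bound $m^4/4$ is below $m^6$. For $r=3$ the bound $m^8/8$ is still below $m^8<n$. For $r=4$ we get $m^{12}/16$. Write $p_i=1+c_im$; then $n$ is slightly more than $m^{10}(c_1c_2c_3c_4)^2$, so we need $m$ somewhat larger than $4c_1c_2c_3c_4$. With $m=210$, the numbers $1+210c$ are prime for $c=1,2,3,5$ (while $c=4$ gives $841=29^2$), and $210>4\cdot 30=120$.

## The order $12\,371\,316\,596\,310^2$

**Theorem 1.** Let $n=(210\cdot 211\cdot 421\cdot 631\cdot 1051)^2=12\,371\,316\,596\,310^2$. Then $n$ is cubefree and $gnu(n)>3n$. So the inequality $gnu(n)<n$ fails for this cubefree $n$.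

**Proof.** First we check that Lemma 1 applies with $m=210=2\cdot3\cdot5\cdot7$ and $r=4$. The numbers $211,421,631,1051$ equal $1+210c$ with $c=1,2,3,5$, so none is divisible by $2,3,5,7$. Trial division by the remaining primes below the square root shows that they are prime:

- $211<15^2$; remainders modulo $11,13$ are $2,3$.
- $421<21^2$; modulo $11,13,17,19$: $3,5,13,3$.
- $631<26^2$; modulo $11,13,17,19,23$: $4,7,2,4,10$.
- $1051<33^2$; modulo $11,13,17,19,23,29,31$: $6,11,14,6,16,7,28$.

So $n$ is the square of a squarefree number, hence cubefree, and Lemma 1 gives $gnu(n)>210^{12}/16$.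

Now we compare with $n$. We have $210^5=408\,410\,100\,000$. Also $211\cdot421=88\,831$ and $631\cdot1051=663\,181$, with product $58\,911\,031\,411$, and $4$ times this is $235\,644\,125\,644$. The ratio of $408\,410\,100\,000$ to $235\,644\,125\,644$ exceeds $1.733$, and $1.733^2=3.003289>3$. Hence
$$\frac{210^{12}/16}{n}=\Big(\frac{210^5}{4\cdot211\cdot421\cdot631\cdot1051}\Big)^2>3.\qquad\blacksquare$$

## The ceiling $n^2$

The heuristic above says that two generators in a torus of size about $|N|$ make about $|N|^2$ choices. That $n^2$ really is a ceiling, and that it is nearly attained, are the two remaining theorems. Write $p^a\|n$ if $p^a\mid n$ and $p^{a+1}\nmid n$; the letters $p,q,r$ denote primes.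

**Theorem 2.** Let $s(n)$ be the number of solvable groups of order $n$. For every cubefree $n\ge1$
$$s(n)\le n^2\prod_{p\| n}\Big(1-\frac1p\Big)\prod_{p^2\| n}\frac78 ,$$
and $gnu(n)<n^2$ for every cubefree $n>1$.

**Theorem 3.** There is a constant $C$ such that $gnu(n)\ge n^2(\log n)^{-C\log\log\log n}$ for infinitely many cubefree $n$. Consequently
$$\limsup_{n\ \text{cubefree}}\frac{\log gnu(n)}{\log n}=2 .$$

In particular the exponent $2$ in Theorem 2 cannot be lowered, and $gnu(n)<n$ fails for infinitely many cubefree $n$, since $n^2(\log n)^{-C\log\log\log n}>n$ for large $n$.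

We prove Theorem 2 in six steps. The case $n=1$ is trivial since $s(1)=1$; from now on $n>1$ is cubefree.

## A solvable group seen through its Fitting subgroup

**Fitting subgroup.** The Fitting subgroup $\mathrm{Fit}(G)$ of a finite group is its largest nilpotent normal subgroup. If $G$ is solvable, then $C_G(\mathrm{Fit}(G))\le \mathrm{Fit}(G)$. For example $\mathrm{Fit}(S_3)=C_3$ and $\mathrm{Fit}(A_4)=C_2^2$.

**Extensions and $H^2$.** Let a group $K$ act on an abelian group $F$. The extensions $1\to F\to G\to K\to1$ inducing this action are classified up to equivalence by $H^2(K,F)$. We use four textbook facts. The group $H^2(K,F)$ is additive in $F$. It is killed by $|K|$ and by the exponent of $F$. If $P$ is a Sylow $p$-subgroup of $K$ and $F$ is a $p$-group, restriction $H^2(K,F)\to H^2(P,F)$ is injective, because restriction followed by corestriction is multiplication by $[K:P]$, which is prime to $p$. Finally $H^2(C_p,C_p)\cong\mathbb Z/p$ for the trivial action; for $p=2$ the two classes are those of $C_2^2$ and $C_4$.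

**Step 1. Reduction to pairs $(F,K)$.** This step replaces the counting of groups by the counting of subgroups of automorphism groups.

Let $G$ be solvable of order $n$ and $F=\mathrm{Fit}(G)=\prod_pF_p$ with $F_p$ its Sylow subgroups. These have order at most $p^2$, so $F$ is abelian and $F_p\in\{1,C_p,C_{p^2},C_p^2\}$. Since $F$ is abelian and $C_G(F)\le F$, we have $C_G(F)=F$, so $K=G/F$ embeds in $\mathrm{Aut}(F)=\prod_p\mathrm{Aut}(F_p)$. Put $k=|K|=n/|F|$. If $|F_p|=p^2$, then $p\nmid k$, as $p^3\nmid n$.

Fix the isomorphism type of $F$. Identifying $\mathrm{Fit}(G)$ with $F$ in another way conjugates $K$ inside $\mathrm{Aut}(F)$. So we may arrange that $K$ is a chosen representative of its $\mathrm{Aut}(F)$-class, and then $G$ is an extension of $F$ by $K$ with the given action, described by a class in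
$$H^2(K,F)=\bigoplus_p H^2(K,F_p).$$
If $p\nmid k$, the summand is killed by the coprime numbers $k$ and $|F_p|$, so it vanishes. Suppose $p$ divides both $k$ and $|F|$. As $n$ is cubefree, $|F_p|=p$ and a Sylow $p$-subgroup $P$ of $K$ has order $p$. It acts trivially on $F_p$, because $|\mathrm{Aut}(C_p)|=p-1$. So $H^2(K,F_p)$ embeds in $H^2(P,F_p)\cong\mathbb Z/p$, and it is $0$ or $\mathbb Z/p$.

Let $\lambda\in(\mathbb Z/p)^*$ act on $F$ as the power automorphism on $F_p$ and trivially elsewhere. It commutes with $K$, since $\mathrm{Aut}(F_p)$ is abelian. Replace the inclusion $\iota:F\to G$ of an extension by $\iota\circ\lambda^{-1}$. The group $G$ is the same, and the action of $K$ is unchanged because $\lambda$ commutes with $K$. The class is changed by $\lambda$, which multiplies the component in $H^2(K,F_p)$ by $\lambda$. So classes in one orbit of $\prod_p(\mathbb Z/p)^*$ give isomorphic groups, and each component contributes at most two orbits, zero and nonzero. Hence at most $2^{t(F)}$ groups arise from $(F,K)$, where $t(F)=\#\{p:\ p\mid|F|,\ p\mid k\}$, and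
$$s(n)\le\sum_F2^{t(F)}c(F). \tag{1}$$
Here $F$ runs over the abelian groups with $|F|\mid n$ (up to isomorphism), and $c(F)$ is the number of $\mathrm{Aut}(F)$-classes of solvable subgroups $K\le\mathrm{Aut}(F)$ of order $k=n/|F|$ such that $p\nmid |K|$ whenever $|F_p|=p^2$.

**Example, $n=12$.** If $|F|=12$, then $K=1$ and $G=F$ is $C_{12}$ or $C_2\times C_6$. If $F=C_6$, then $K=\mathrm{Aut}(C_6)=C_2$, which inverts $C_3$. Here $t(F)=1$, and indeed there are two groups, $C_2\times S_3$ and $C_3\rtimes C_4$. If $F=C_2^2$, then $K=C_3\le GL_2(2)$ and $G=A_4$. The remaining $F$ give nothing: $C_4$ and $C_3$ have automorphism group of order $2$, which has no subgroup of order $3$, respectively $4$, and $C_2$ and $1$ have trivial automorphism group. In total $gnu(12)=5$.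

## Where a crude count of $K$ breaks down

By (1) we must count subgroups $K$ of $\prod_p\mathrm{Aut}(F_p)$. The critical case is $F_p=C_p^2$, where we hope for a contribution at most $p^4$, since $n^2=\prod_p p^{2v_p(n)}$. As we shall see, an abelian $K$ projects, up to conjugacy, into the diagonal group, of order $(p-1)^2$, or into $\mathbb F_{p^2}^*$, of order $p^2-1$, unless it contains elements that swap or conjugate. Counting pairs of generators in either torus gives
$$(p-1)^4+(p^2-1)^2,$$
which is already too large: at $p=5$ it is $256+576=832>625=5^4$, and divided by $p^4$ it tends to $2$. Since $n$ may have arbitrarily many prime factors, a factor above $1$ at each prime would be fatal. The count has not even included the groups outside the tori.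

The remedy is to treat the prime $2$ separately. The Sylow $2$-subgroup of $K$ has order at most $4$, so it makes only boundedly many choices, up to conjugacy, at each prime $p$. The two free generators are then needed only for the odd part of $K$, and the odd-order parts of the two tori have order at most $(p-1)^2/4$ and $(p^2-1)/8$. Squaring these gains factors $16$ and $64$. Counting orbits under conjugation and not triples keeps the 2-part from eating up this gain. The next three steps carry this out.

## Normalizers of tori in $GL_2(p)$

**Step 2. Confining $K$ to torus normalizers.** This step finds explicit groups $M_p\le \mathrm{Aut}(F_p)$ with an abelian subgroup $T_p$ of index at most $2$, such that $K\le\prod_pM_p$ up to conjugacy. Let $\pi_p(K)$ be the projection of $K$ to $\mathrm{Aut}(F_p)$, for $p\mid|F|$.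

(a) *$F_p$ cyclic.* Let $T_p=M_p$ be the subgroup of order $p-1$ of $\mathrm{Aut}(F_p)$, a cyclic group. If $F_p=C_p$ it is all of $\mathrm{Aut}(F_p)$. If $F_p=C_{p^2}$, then $\mathrm{Aut}(F_p)$ is cyclic of order $p(p-1)$ (also for $p=2$) and $p\nmid k$. In both cases $\pi_p(K)\le M_p$.

(b) *$F_2=C_2^2$.* Then $k$ is odd and $GL_2(2)\cong S_3$, so $\pi_2(K)\le T_2=M_2:=C_3$.

(c) *$F_p=C_p^2$ with $p$ odd.* Put $H=\pi_p(K)\le GL_2(p)$. As a quotient of $K$, it is solvable of cubefree order prime to $p$. Let $A_0=\mathrm{Fit}(H)$. As in Step 1, $A_0$ is abelian and $C_H(A_0)=A_0$.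

If $A_0$ consists of scalars, it is central in $H$, so $H=C_H(A_0)=A_0$ is scalar. Otherwise let $E=\mathbb F_p[A_0]$ be the algebra of matrices spanned by $A_0$. It is commutative and has dimension at least $2$. By Maschke's theorem it is semisimple, since $p\nmid|A_0|$. So $E=\prod_jE_j$ is a product of fields, and $V=\mathbb F_p^2=\bigoplus_jE_jV$. Each $E_jV$ is a nonzero $E_j$-vector space, because $E$ acts faithfully, so $\dim_{\mathbb F_p}E_jV\ge\dim_{\mathbb F_p}E_j$. Adding up, $2\ge\dim E\ge2$, so equality holds everywhere: $E\cong\mathbb F_p\times\mathbb F_p$ or $E\cong\mathbb F_{p^2}$, and $V\cong E$ as an $E$-module. Hence $E$ is conjugate in $GL_2(p)$ either to the algebra of diagonal matrices or to the fixed algebra $\mathbb F_{p^2}$ acting on itself by multiplication. Moreover $C_{GL_2(p)}(E)=E^*$, as the endomorphisms of the $E$-module $E$ are the multiplications by elements of $E$.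

The group $H$ normalizes $A_0$, hence $E$. The quotient $N(E)/E^*$ of the normalizer of $E$ in $GL_2(p)$ embeds in $\mathrm{Aut}_{\mathbb F_p}(E)$, which has order $2$. The nontrivial automorphism is induced by the swap $s$ of the coordinates in the first case, and by the Frobenius map $\sigma$ in the second. So, up to conjugacy,
$$H\le M_p^+=T_p^+\langle s\rangle\ (T_p^+\text{ the diagonal matrices})\quad\text{or}\quad H\le M_p^-=T_p^-\langle\sigma\rangle\ (T_p^-=\mathbb F_{p^2}^*).$$
Scalar $H$ lies in $T_p^+$. For example, $M_3^+$ is the dihedral group of order $8$, and $T_3^-$ is cyclic of order $8$.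

As $\mathrm{Aut}(F)$ is the direct product of the $\mathrm{Aut}(F_p)$, we can conjugate at all primes at once. So every $K$ counted by $c(F)$ is $\mathrm{Aut}(F)$-conjugate to a subgroup of $Y=Y_\varepsilon=\prod_{p\mid|F|}M_p$ for some choice $\varepsilon$ of signs at the primes of type (c). Put $T=\prod T_p$, and let $U=\prod U_p$ be the subgroup of odd-order elements of the abelian group $T$. Then $T$ and $U$ are normal in $Y$, and $Y/T$ is an elementary abelian $2$-group.

## Counting subgroups by marked generators

**Step 3. From subgroups to orbits of triples.** This step bounds $c(F)$ by a product of local orbit counts, divided by a factor for the number of ways to generate the odd part of $K$.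

Let $K\le Y_\varepsilon$ be one of the groups to be counted, and let $A=K\cap U$. The group $K\cap T$ is abelian and $K/(K\cap T)$ is a $2$-group, so $A$, the set of odd-order elements of $K\cap T$, is a Hall subgroup of $K$ whose order is the odd part of $k$. It is normal in $K$ because $U$ is normal in $Y$. So $K=AS$ with $S$ a Sylow $2$-subgroup, whose order $k_2\in\{1,2,4\}$ is the $2$-part of $k$. The group $A$ is abelian of cubefree order, hence generated by two elements.

Fix an abstract group $\Sigma$ of order $k_2$. For $k_2=1,2,4$ there are $1,1,2$ possibilities. Let $Y$ act by conjugation on $U\times U\times\mathrm{Hom}(\Sigma,Y)$. Everything is a direct product over $p\mid |F|$, so the number of orbits is $\prod_pr_p(\Sigma)$, where $r_p(\Sigma)$ is the number of $M_p$-orbits on $U_p^2\times\mathrm{Hom}(\Sigma,M_p)$.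

For $K$ with Sylow $2$-subgroup isomorphic to $\Sigma$, let $X(K)$ be the set of triples $(a_1,a_2,\psi)$ such that $\langle a_1,a_2\rangle=K\cap U$ and $\psi$ is an isomorphism of $\Sigma$ onto a Sylow $2$-subgroup of $K$. Such a triple generates $K$, so the sets $X(K)$ are pairwise disjoint. Also $X(yKy^{-1})=yX(K)$ for $y\in Y$. It follows that orbits meeting $X(K)$ and $X(K')$ are different if $K$ and $K'$ are not $Y$-conjugate. If $x$ and $yx$ both lie in $X(K)$, then $yx\in X(K)\cap X(yKy^{-1})$, so $yKy^{-1}=K$. Thus the number of $Y$-orbits meeting $X(K)$ equals the number of $N_Y(K)$-orbits on $X(K)$.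

We bound this number from below. Forgetting $\psi$ maps $X(K)$ equivariantly onto the set of generating pairs of $A$, so there are at least as many orbits as $N_Y(K)$-orbits of generating pairs. Since $T$ centralizes $A\le U\le T$, the group $N_Y(K)$ acts on $A=\prod_qA_q$ through a quotient of a subgroup of $Y/T$, that is, through an elementary abelian $2$-group $B\le\prod_qB_q$, where $B_q$ is the projection of $B$ to $\mathrm{Aut}(A_q)$ and $q$ is odd. If $A_q$ is cyclic, $\mathrm{Aut}(A_q)$ is cyclic and $|B_q|\le2$. If $A_q=C_q^2$, then $|B_q|\le4$, because commuting involutions in $GL_2(q)$ are simultaneously diagonalizable with entries $\pm1$. Next, the numbers of generating pairs are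
$$q^2-1\ \text{ for }C_q,\qquad q^4-q^2\ \text{ for }C_{q^2},\qquad (q^2-1)(q^2-q)\ \text{ for }C_q^2,$$
because a pair generates $C_q$ unless both entries are trivial, generates $C_{q^2}$ unless both lie in the subgroup of order $q$, and generates $C_q^2$ if and only if it is a basis. An orbit of generating pairs has at most $|B|\le\prod|B_q|$ elements. Since $\frac{(q^2-1)(q^2-q)}4\le\frac{q^4-q^2}2$, there are at least $\Lambda=\prod_{q\mid k,\ q\text{ odd}}\lambda_q$ orbits, where
$$\lambda_q=\frac{q^2-1}2\ \ (q\|k),\qquad\lambda_q=\frac{(q^2-1)(q^2-q)}4\ \ (q^2\|k).$$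

So for given $\varepsilon$ and $\Sigma$, the number of $Y_\varepsilon$-classes of such $K$ is at most $\Lambda^{-1}\prod_pr_p(\Sigma)$. Every $\mathrm{Aut}(F)$-class counted by $c(F)$ contains such a $K$ for some $\varepsilon$ and $\Sigma$, and different $\mathrm{Aut}(F)$-classes give different $Y_\varepsilon$-classes. Summing over $\varepsilon$ and $\Sigma$ gives
$$c(F)\le\Lambda^{-1}\sum_\Sigma\prod_{p\mid|F|}R_p(\Sigma), \tag{2}$$
with $R_p=r_p$ in cases (a), (b) and $R_p=r_p^++r_p^-$ in case (c), where $r_p^\pm$ is computed with $M_p^\pm$.

**Example.** Let $n=21$ and $F=C_7$, so $k=3$, $\Sigma=1$, $M_7=C_6$ and $U_7=C_3$. Then $r_7=9$ and $\Lambda=\lambda_3=4$, and (2) says $c(F)\le 9/4$. The true value is $1$.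

## Orbits at a single prime

**Step 4. Bounds for $R_p(\Sigma)$.** This step evaluates the local orbit counts in the three cases.

*Case (a).* The group $M_p=T_p$ is abelian, so conjugation is trivial and $r_p=|U_p|^2\,|\mathrm{Hom}(\Sigma,T_p)|$. Let $p$ be odd and $2^v\|p-1$, so $v\ge1$ and $|U_p|=(p-1)/2^v$. Since $T_p$ is cyclic and $\Sigma$ is abelian of order at most $4$, $|\mathrm{Hom}(\Sigma,T_p)|\le|\Sigma|\le4\le4^v$. Hence $R_p\le(p-1)^2$. For $p=2$ the group $T_2$ is trivial and $R_2=1$, so $R_p\le(p-1)^2$ again.

*Case (b).* As $k$ is odd, $\Sigma=1$; as $U_2=M_2=C_3$, we have $R_2=9$.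

*Case (c).* Let $z$ be the odd part of $p-1$ and $\tau'$ the odd part of $p^2-1$. Then $|U_p^+|=z^2=:\tau$ and $|U_p^-|=\tau'$. There are $z$ scalars of odd order. They are exactly the elements of $U_p^+$ fixed by $s$, and exactly the elements of $U_p^-$ fixed by $\sigma$ (as $x^p=x$ means $x\in\mathbb F_p$). Call the elements of $M_p^\pm$ outside $T_p^\pm$ *outer*. Since $T_p$ is abelian, all outer elements act on $U_p$ as $s$, respectively $\sigma$, does.

The $M_p$-orbits of triples lying over the orbit of $\psi\in\mathrm{Hom}(\Sigma,M_p)$ correspond to the orbits of $\mathrm{Stab}(\psi)$ on $U_p^2$. If $\mathrm{Stab}(\psi)\le T_p$, the stabilizer acts trivially, and there are $|U_p|^2$ orbits. If $\mathrm{Stab}(\psi)\not\le T_p$, it acts through a group of order $2$ (or trivially, if all of $U_p$ is fixed, when $|U_p|=z$), and in either case Burnside's lemma gives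
$$\tfrac12\big(|U_p|^2+z^2\big)$$
orbits, as the pairs fixed by an outer element are the $z^2$ pairs of odd-order scalars.

We need the conjugacy of outer elements. In $M_p^+$ they are $(a,b)s$, where $(a,b)$ denotes a diagonal matrix. The square of $(a,b)s$ is $(a,b)(b,a)$, the scalar $ab$. Conjugation by $(c,d)$ gives $(acd^{-1},bdc^{-1})s$, so two outer elements are $T_p^+$-conjugate if and only if they have the same $ab$. In $M_p^-$ they are $x\sigma$, with square $x\cdot x^p=x^{1+p}$. Conjugation by $y$ gives $xy^{1-p}\sigma$. By Hilbert 90, the elements $y^{1-p}$ are exactly those of norm $1$. (Directly: $y\mapsto y^{1-p}$ has kernel $\mathbb F_p^*$, so its image has order $p+1$, which is the order of the kernel of $x\mapsto x^{1+p}$ in the cyclic group $\mathbb F_{p^2}^*$.) So two outer elements are $T_p^-$-conjugate if and only if they have the same $x^{1+p}$.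

*$\Sigma=C_2^2$, sign $+$.* The elements of order at most $2$ in $T_p^+$ form $\{\pm1\}^2$, so there are $16$ homomorphisms into $T_p$. Four of them have scalar image; their stabilizer is $M_p$. The other $12$ are permuted by $s$ without fixed points and by $T_p$ trivially, so they form $6$ orbits with stabilizer $T_p$. For a homomorphism $\psi$ not into $T_p$, the preimage of $T_p$ is a subgroup $\langle a\rangle$ of order $2$, for which there are $3$ choices. Fix $b\notin\langle a\rangle$. Then $\psi(b)$ is an outer involution, that is, an outer element with square $1$, and these form one $T_p$-class. The element $\psi(a)\in T_p$ has order at most $2$ and commutes with $\psi(b)$, so it is one of the scalars $\pm1$. As $\langle a\rangle$ and the scalar $\psi(a)$ are invariant under conjugation, there are $3\cdot2=6$ orbits. Their stabilizers contain $\psi(b)\notin T_p$, as $\Sigma$ is abelian. Altogether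
$$r_p^+=6\tau^2+(4+6)\frac{\tau^2+z^2}2=11z^4+5z^2 .$$

*$\Sigma=C_2^2$, sign $-$.* The group $T_p^-$ is cyclic, so its elements of order at most $2$ are $\pm1$. There are $4$ homomorphisms into $T_p$, all scalar with stabilizer $M_p$. There are $6$ outer orbits by the same argument. So
$$r_p^-=10\cdot\frac{\tau'^2+z^2}2=5\tau'^2+5z^2 .$$

Hence $R_p(C_2^2)=11z^4+10z^2+5\tau'^2$. As $1$ and $C_2$ are quotients of $C_2^2$, the sets $\mathrm{Hom}(1,M_p)$ and $\mathrm{Hom}(C_2,M_p)$ embed in $\mathrm{Hom}(C_2^2,M_p)$ compatibly with conjugation, and the same expression bounds $R_p(1)$ and $R_p(C_2)$.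

*A check at $p=3$.* Here $z=\tau=1$, so $U_3^+=1$ and $r_3^+(C_2^2)$ should be $16$. It is the number of orbits of the dihedral group $M_3^+$ of order $8$ on commuting pairs of elements with square $1$. There are six such elements: $1$, the central involution, and four noncentral involutions. The first two commute with all six, and each of the others with four of them, so there are $28$ pairs. The two central elements fix all $28$ pairs, each of the two elements of order $4$ fixes $4$ pairs, and each of the four noncentral involutions fixes $16$ pairs. Burnside's lemma gives $(56+8+64)/8=16$.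

*$\Sigma=C_4$, sign $+$.* Let $g=\gcd(4,p-1)\in\{2,4\}$. There are $g^2$ homomorphisms into $T_p^+$. Of these, $g$ are scalar with stabilizer $M_p$, and the rest form $\frac{g^2-g}2$ orbits with stabilizer $T_p$. A homomorphism not into $T_p$ sends a generator to $(a,b)s$ with $(ab)^2=1$, so $ab=\pm1$. This gives $2$ orbits, and the stabilizer contains the outer element $(a,b)s$. So
$$r_p^+=\frac{g^2-g}2\tau^2+\frac{g+2}2(\tau^2+z^2)\le9z^4+3z^2,$$
with equality for $g=4$.

*$\Sigma=C_4$, sign $-$.* As $4\mid p^2-1$, there are $4$ homomorphisms into the cyclic group $T_p^-$. If $g=4$, all are scalar with stabilizer $M_p$, and they contribute $4\cdot\frac{\tau'^2+z^2}2=2\tau'^2+2z^2$. If $g=2$, then $p\equiv3\pmod4$. Two homomorphisms are scalar and contribute $\tau'^2+z^2$. The other two are swapped by $\sigma$, which inverts an element of order $4$; they form one orbit with stabilizer $T_p$ and contribute $\tau'^2$. In either case the contribution is at most $2\tau'^2+2z^2$. The outer homomorphisms send a generator to $x\sigma$ with $x^{1+p}=\pm1$. They form $2$ orbits and contribute $\tau'^2+z^2$. So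
$$R_p(C_4)\le9z^4+6z^2+3\tau'^2 .$$

As $p$ is odd, $p-1$ is even and $8\mid p^2-1$, so $z\le\frac{p-1}2$ and $\tau'\le\frac{p^2-1}8$. In all cases of type (c),
$$R_p(\Sigma)\le\rho_p:=\tfrac{11}{16}(p-1)^4+\tfrac52(p-1)^2+\tfrac5{64}(p^2-1)^2. \tag{3}$$

## Multiplying the local factors

**Step 5. Summation over $F$.** This step combines (1), (2) and the bounds of Step 4 into a product over the primes dividing $n$.

The bounds on $R_p(\Sigma)$ do not depend on $\Sigma$, so the sum over $\Sigma$ in (2) contributes the number of possible $\Sigma$, which depends only on the $2$-part of $k$. Choosing $F$ means choosing the groups $F_p$ independently, and $F_p$ determines the $p$-part of $k=n/|F|$. The factors $2^{t(F)}$ and $\Lambda^{-1}$ are also products of local factors. (The choice $F=1$ cannot occur for $n>1$, but including it only increases the bound.) As $n^2=\prod_pp^{2v_p(n)}$, where $p^{v_p(n)}\|n$, we get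
$$s(n)\le n^2\prod_{p\mid n}\sigma_p,$$
where $p^{2v_p(n)}\sigma_p$ is the sum, over the choices of $F_p$, of the product of the bound for $R_p$ (if $F_p\ne1$), the factor $\lambda_p^{-1}$ (if $p$ is odd and $p\mid k$), the factor $2$ (if $p$ divides both $|F|$ and $k$), and, for $p=2$, the number of possible $\Sigma$.

*$p$ odd, $p\|n$.* Either $F_p=C_p$, or $F_p=1$ and $p\|k$. So
$$\sigma_p=\frac1{p^2}\Big[(p-1)^2+\frac2{p^2-1}\Big]\le1-\frac1p,$$
because $p^2-p-(p-1)^2=p-1\ge\frac2{p^2-1}$.

*$2\|n$.* For $F_2=C_2$ the contribution is $1$. For $F_2=1$ we have $k_2=2$, one $\Sigma$, and contribution $1$. So $\sigma_2=\frac14(1+1)=\frac12=1-\frac12$.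

*$4\|n$.* The choice $F_2=C_4$ contributes $1$, and $F_2=C_2^2$ contributes $9$. The choice $F_2=C_2$ has $k_2=2$ and contributes $2\cdot1=2$, with the $2$ coming from $2^{t(F)}$. The choice $F_2=1$ has $k_2=4$ and contributes $2$, for the two groups $\Sigma$. So $\sigma_2=\frac{14}{16}=\frac78$.

*$p$ odd, $p^2\|n$.* The choices $F_p=C_p^2,\ C_{p^2},\ C_p,\ 1$ contribute in this order
$$p^4\sigma_p=\rho_p+(p-1)^2+2(p-1)^2\frac2{p^2-1}+\frac4{(p^2-1)(p^2-p)}\le\rho_p+(p-1)^2+5,$$
because the third term is $4\frac{p-1}{p+1}<4$ and the fourth is at most $\frac4{8\cdot6}<1$. Put $x=p-1\ge2$. By (3) and $p^2-1\le p^2$, the right side is at most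
$$\tfrac{11}{16}x^4+\tfrac72x^2+5+\tfrac5{64}p^4 .$$
Now $p^4=(x+1)^4\ge x^4+4x^3$, so $\frac{11}{16}p^4\ge\frac{11}{16}x^4+\frac{11}4x^3$. Moreover $\frac{11}4x^3\ge\frac72x^2+5$ for $x\ge2$: at $x=2$ this reads $22\ge19$, and the difference has derivative $x(\frac{33}4x-7)>0$ for $x\ge2$. Hence the displayed quantity is at most $(\frac{11}{16}+\frac5{64})p^4=\frac{49}{64}p^4$, and $\sigma_p\le\frac{49}{64}<\frac78$.

This proves the bound for $s(n)$ in Theorem 2. In particular $s(n)<n^2$ for cubefree $n>1$, and $s(n)\le n^2$ for all cubefree $n\ge1$.

## The factor $PSL(2,r)$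

**Step 6. Insolvable groups.** This step passes from $s(n)$ to $gnu(n)$. By Dietrich–Eick (*On the groups of cube-free order*, J. Algebra 292 (2005) 122–137), every group of cubefree order is $A\times B$ with $B$ solvable and $A$ trivial or $A\cong PSL(2,r)$ for a prime $r\ge5$. For example, $A_5\cong PSL(2,5)$ has cubefree order $60$.

The order $|PSL(2,r)|=\frac{r(r^2-1)}2$ is divisible by $4$, since $8\mid r^2-1$, and it is at least $12r$, since $r^2-1\ge24$. If $4\nmid n$, there are no insolvable groups of order $n$, and $gnu(n)=s(n)<n^2$. Otherwise $4\|n$. Then $s(n)\le\frac78n^2$ by Step 5, and for each $r$ with $|PSL(2,r)|$ dividing $n$ the number of choices for $B$ is $s(n/|PSL(2,r)|)\le n^2/(12r)^2$. So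
$$gnu(n)\le s(n)+\sum_{r\ge5}\frac{n^2}{(12r)^2}\le n^2\Big(\frac78+\frac1{144}\sum_{j\ge5}\frac1{j(j-1)}\Big)=n^2\Big(\frac78+\frac1{576}\Big)<n^2,$$
as the telescoping sum equals $\frac14$. This completes the proof of Theorem 2. $\blacksquare$

## Many primes $p$ with $p-1\mid I$

To come close to $n^2$, the two generators of $Q$ should choose freely in all of $\mathrm{Aut}(N)$, while $|Q|$ stays negligible compared with $|N|$. So we want a small squarefree $I$ such that the primes $p$ with $p-1\mid I$ have a huge product. For instance, $I=6$ gives the primes $2,3,7$ with product $42$. The following published theorem (Prachar, Odlyzko, Pomerance; see Adleman–Pomerance–Rumely, Ann. of Math. 117 (1983) 173–206, Theorem 3, and Crandall–Pomerance, *Prime Numbers: A Computational Perspective*, Theorem 4.3.5) supplies such $I$. Let $I(x)$ be the least squarefree $I\ge1$ such that the product of the primes $p$ with $p-1\mid I$ exceeds $x$. Then there is a constant $c$ with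
$$I(x)<(\log x)^{c\log\log\log x}\qquad\text{for all }x>16. \tag{4}$$
Since $16>e^e$, the numbers $\log x>1$ and $\log\log\log x>0$ make sense, and we may enlarge $c$ so that $c>0$.

**Proof of Theorem 3, the order $n$.** We choose $n$ and check its size. Let $x$ be large, $I=I(x)$, and
$$\mathcal P=\{p:\ p-1\mid I,\ p\nmid I\},\qquad n=I^2\prod_{p\in\mathcal P}p .$$
As $I$ is squarefree and no $p\in\mathcal P$ divides $I$, $n$ is cubefree. The primes dividing $I$ have product $I$, so those of them with $p-1\mid I$ have product at most $I$. Hence $\prod_{\mathcal P}p>x/I$, and $n>xI\ge x$.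

**Proof of Theorem 3, the groups.** We count semidirect products of order $n$. Let $N=\prod_{\mathcal P}C_p$ and $Q=C_I^2$; their orders are coprime. The group $\mathrm{Aut}(N)=\prod_{\mathcal P}C_{p-1}$ is abelian. Since $p-1\mid I$, a homomorphism $C_I^2\to C_{p-1}$ is an arbitrary pair of elements, so
$$|\mathrm{Hom}(Q,\mathrm{Aut}(N))|=\prod_{\mathcal P}(p-1)^2 .$$
If $N\rtimes_\varphi Q\cong N\rtimes_\psi Q$, then, as in the proof of Lemma 1, the isomorphism carries the normal Hall subgroup $N$ to $N$, so the images of $\varphi$ and $\psi$ are conjugate in $\mathrm{Aut}(N)$. As $\mathrm{Aut}(N)$ is abelian, they are equal. A given image $D$ belongs to at most $|\mathrm{Hom}(Q,D)|\le|D|^2\le|Q|^2=I^4$ homomorphisms, because $Q$ has two generators. So every isomorphism class arises from at most $I^4$ homomorphisms, and, using $n^2=I^4\prod_{\mathcal P} p^2$,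
$$gnu(n)\ge\frac{\prod_{\mathcal P}(p-1)^2}{I^4}=\frac{n^2}{I^8}\prod_{\mathcal P}\Big(1-\frac1p\Big)^2 .$$
The primes in $\mathcal P$ are distinct and at most $I+1$, so $\prod_{\mathcal P}(1-\frac1p)\ge\prod_{j=2}^{I+1}(1-\frac1j)=\frac1{I+1}$. Therefore
$$gnu(n)\ge\frac{n^2}{I^8(I+1)^2}\ge\frac{n^2}{4I^{10}} .$$

**Proof of Theorem 3, letting $x$ grow.** We convert powers of $I$ into powers of $\log n$. For a given bound, finitely many $I$ lie below it, and for each of them the product of the primes $p$ with $p-1\mid I$ is finite; so $I(x)\to\infty$ as $x\to\infty$. Thus $4\le I$ for large $x$, and $gnu(n)\ge n^2I^{-11}$. As $n>x$, (4) gives $I<(\log x)^{c\log\log\log x}\le(\log n)^{c\log\log\log n}$. So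
$$gnu(n)\ge n^2(\log n)^{-11c\log\log\log n},$$
which is the claim with $C=11c$. Since $n>x$ is arbitrarily large, this happens for infinitely many cubefree $n$. For these $n$,
$$\frac{\log gnu(n)}{\log n}\ge2-\frac{C\,(\log\log\log n)(\log\log n)}{\log n}\longrightarrow2,$$
while Theorem 2 gives $\frac{\log gnu(n)}{\log n}<2$ for every cubefree $n>1$. So the limit superior over cubefree $n$ equals $2$. $\blacksquare$
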